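# Edge imbalances and graphic multisets

## Three theorems on the multiset of edge imbalances

All graphs are finite, simple and undirected, and $d(\cdot)$ denotes degree.

**Theorem A.** For an edge $e=uv$ of a graph $G$ put $imb(e)=|d(u)-d(v)|$, and let $M_G$ be the multiset with one entry $imb(e)$ for each $e\in E(G)$. If $imb(e)>0$ for every $e\in E(G)$, then $M_G$ is graphic, that is, $M_G$ is the degree sequence of some finite simple graph.

The method that proves Theorem A gives two further statements.

**Theorem B.** Let $y:E(G)\to\mathbb Z_{\ge0}$ have even sum, let $y(e)\ge imb(e)$ for all $e$, and let some edge $e_1$ of maximum weight have an endpoint $v$ with $d(v)\ge y(e_1)+1$. If every edge of weight $0$ that meets $N(v)$ is incident with $v$, then $\{y(e)\}_{e\in E(G)}$ is graphic. Consequently, for every graph $G$, the multiset $\{\max(1,imb(e))\}_{e\in E(G)}$ is graphic if and only if the number of edges of imbalance $0$ is even.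

**Theorem C.** If at most $4$ edges of $G$ have imbalance $0$, then $M_G$ is graphic. For every $z\ge5$ there is a graph with exactly $z$ edges of imbalance $0$ for which $M_G$ is not graphic.

Let us unpack these. The number $imb(e)$ measures how unequal the two ends of $e$ are. In the star $K_{1,3}$ each edge joins a vertex of degree $3$ to a vertex of degree $1$, so $M_{K_{1,3}}=\{2,2,2\}$. This is the degree sequence of a triangle, hence graphic. The multiset $\{2,2\}$ is not graphic: a vertex of degree $2$ needs two neighbours of nonzero degree, and only one other vertex has nonzero degree. Note the change of roles. The *edges* of $G$ become the *vertices* of a new graph $H$, and the imbalances in $G$ are prescribed as degrees in $H$. The theorem does not say how $H$ should be related to $G$; it only says that $H$ exists.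

Theorem A was posed as a conjecture; the source is "Imbalance conjecture", https://mlelarge.github.io/graph-conjectures/op/imbalance_conjecture/ (doi:10.7494/opmath.2023.43.1.81). It is recorded there that the conjecture has been verified for all such graphs with at most $9$ vertices, and that $M_G$ is known to be graphic for trees, unicyclic graphs, antiregular graphs and certain other special classes.

In Theorem B the imbalances are replaced by larger weights, and zero weights are forbidden only near one vertex. The condition on $d(v)$ cannot be dropped. For $G=K_2$ with weight $y=2$ on its edge, the sum is even, $y\ge imb=0$ and there is no edge of weight $0$, but $d(v)=1<3$, and $\{2\}$ is not graphic. For the last sentence of Theorem B, look at the path with three edges: the imbalances are $1,0,1$, so $\max(1,imb)$ gives $\{1,1,1\}$, which has odd sum and is not graphic. The number of zero-imbalance edges there is $1$, which is odd, as the theorem predicts.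

Theorem C says exactly how many edges of imbalance $0$ can be tolerated with no other hypothesis on $G$.

## The Erdős–Gallai inequalities and the parity of the sum

The one outside tool is the Erdős–Gallai theorem (1960).

**Theorem (Erdős–Gallai).** Integers $x_1\ge\dots\ge x_n\ge0$ form a graphic multiset if and only if $\sum x_i$ is even and, for every $1\le k\le n$,
$$\mathrm{EG}_k:\qquad \sum_{i\le k}x_i\ \le\ k(k-1)+\sum_{i>k}\min(x_i,k). \tag{1}$$

Necessity is easy to remember: the $k$ vertices of largest degree use at most $k(k-1)$ of their degree among themselves, and every other vertex $i$ can absorb at most $\min(x_i,k)$ of the rest. We use the theorem mostly in the other direction, as a sufficient criterion. Zeros correspond to isolated vertices, so a multiset is graphic if and only if its nonzero part is, and the empty multiset is graphic.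

For instance $(3,3,1,1)$ has even sum, but $\mathrm{EG}_2$ would say $6\le 2+1+1$. So it is not graphic.

The parity condition costs nothing for $M_G$. Modulo $2$ we have $|d(u)-d(v)|\equiv d(u)+d(v)$, and in $\sum_{uv\in E}(d(u)+d(v))$ the number $d(v)$ occurs once for each of the $d(v)$ edges at $v$. Hence
$$\sum_{e}imb(e)\equiv\sum_{uv\in E}(d(u)+d(v))=\sum_v d(v)^2\equiv\sum_v d(v)=2|E|\equiv0\pmod 2. \tag{2}$$

Everything therefore rests on the inequalities $\mathrm{EG}_k$.

## Stars, $K_{2,3}$, and a triangle with pendant edges

*Stars.* In $K_{1,m}$ with $m\ge2$ all $m$ imbalances equal $m-1$, and $M_G$ is the degree sequence of $K_m$. For this sequence $\mathrm{EG}_k$ reads $k(m-1)\le k(k-1)+(m-k)k$, and the right side equals $k(m-1)$. So *every* $\mathrm{EG}_k$ holds with equality, and a proof of Theorem A can afford no loss at all on stars.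

*$K_{2,3}$.* There are six edges of imbalance $1$. Three disjoint edges realize $\{1^6\}$.

*The graph $T$.* Take a triangle $v,a,b$, attach two pendant vertices $p_1,p_2$ to $v$ and one pendant vertex $p_3$ to $a$. Then $d(v)=4$, $d(a)=3$, $d(b)=2$, and the imbalances are
$$vp_1:3,\quad vp_2:3,\quad vb:2,\quad ap_3:2,\quad va:1,\quad ab:1 .$$
So $M_T=\{3,3,2,2,1,1\}$. It is the degree sequence of the graph with vertices $1,\dots,6$ and edges $12,13,14,23,25,46$. We shall use $T$ as a running example, with $k=2$.

## Two counts that are each too weak

Let $e_1$ be an edge of maximum imbalance $x_1$, and let $v$ be its endpoint of larger degree, $D=d(v)$. If $u$ is the other endpoint then $x_1=D-d(u)\le D-1$. So the left side of $\mathrm{EG}_k$ is at most $k(D-1)$. Let $A$ be the set of the $k$ edges with the largest imbalances. We need the edges outside $A$ to supply, together with $k(k-1)$, enough to cover $k(D-1)$. In other words they should supply $k(D-1)-k(k-1)=kq$ with $q=D-k$.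

*First count.* Every edge outside $A$ contributes at least $1$, because there are no zero imbalances. So the supply is at least $|E|-k$. This settles $k=1$, since $|E|-1\ge D-1$. It already breaks at $k=2$ on the star $K_{1,3}$: there $kq=2$ and $|E|-k=1$.

*Second count.* At least $D-k=q$ of the edges at $v$ lie outside $A$. If each of them had imbalance at least $k$, each would contribute $k$, and $kq$ would be covered. This handles stars for $k\le m-1$. It breaks on $T$ with $k=2$: here $A=\{vp_1,vp_2\}$ and $q=2$, and the edges at $v$ outside $A$ are $vb$ (contributing $2$) and $va$ (contributing only $1$). We get $3$ instead of $4$.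

So the obstacle is an edge $vw$ outside $A$ with $imb(vw)<k$. But look at $w=a$ in $T$. The edge $va$ has small imbalance *because* $d(a)$ is close to $d(v)$, so $a$ has many other edges, here $ab$ and $ap_3$, and each of those contributes at least $1$. In general $k-imb(vw)\le k-D+d(w)=d(w)-q$, while $w$ has $d(w)-1$ edges that do not go to $v$. Since $q\ge1$ in any case where the inequality can fail, the second number is at least the first. *A deficient edge at $v$ is paid for by the other edges at its far end.* The two weak counts are to be combined: weight $k$ for good edges at $v$, and number of edges for the rest.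

One danger remains. An edge between two deficient neighbours is claimed by both. If $h$ neighbours are deficient, up to $\binom h2$ edges are claimed twice, and the surplus $h(q-1)$ may not cover that. When all of $A$ is at $v$, then $h\le q$ and $h(q-1)\ge h(h-1)\ge\binom h2$, so all is well. When $s$ edges of $A$ are *not* at $v$, then $h$ can be as large as $q+s$. But then $v$ has $s$ extra edges outside $A$, each of which can be expected to bring $k$, while only $s$ edges away from $v$ are lost to $A$. This is a gain of $(k-1)s$. The question becomes whether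
$$(k-1)s+h(q-1)-\binom h2\ \ge\ 0\qquad\text{for all }0\le h\le q+s .$$
It is true. We now make all this exact, keeping track of every term because Theorem C will need them.

## The supply and demand count around $v$

Let $y:E\to\mathbb Z_{\ge0}$ satisfy $y(e)\ge imb(e)$ for all $e$. Let $x_1\ge\dots\ge x_n\ge1$ be the nonzero weights, with $n\ge1$, carried by the edges $e_1,\dots,e_n$. Let $v$ be an endpoint of $e_1$, put $D=d(v)$, and assume $x_1\le D-1$. Fix $1\le k\le n$.

**Notation.**

* $A=\{e_1,\dots,e_k\}$. Of these, $k_v\ge1$ edges are at $v$ (at least $e_1$ is), and $s=k-k_v$ are not, so $0\le s\le k-1$. Put $q=D-k$.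
* $W=\{w:vw\in E\setminus A\}$. So $|W|=D-k_v=q+s$.
* $W'=\{w\in W:y(vw)<k\}$ (the deficient neighbours), $W''=W\setminus W'$, and $h=|W'|$, so $0\le h\le q+s$.
* $e'$ is the number of edges with both ends in $W'$. $N_2$ is the number of edges disjoint from $\{v\}\cup W'$, and $N_2^+$ is the number of those with nonzero weight.
* $z'$ is the number of weight-$0$ edges not at $v$. $L$ is the number of weight-$0$ edges not at $v$ that meet $W'$.

In the example $T$ with $y=imb$, $k=2$ and $e_1=vp_1$: $k_v=2$, $s=0$, $q=2$, $W=\{a,b\}$, $W'=\{a\}$, $W''=\{b\}$, $h=1$, $e'=0$, $N_2=0$, $z'=L=0$.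

**Lemma 1.** Suppose $\mathrm{EG}_k$ fails for $x_1,\dots,x_n$. Then $q\ge1$ and
$$\begin{aligned} z'&\ \ge\ 1+\delta+(k-1)s+h(q-1)-e'+N_2,\\ L&\ \ge\ 1+\delta+(k-1)s+h(q-1)-e'+N_2^+,\end{aligned} \tag{3}$$
where $\delta=1$ if $k\ge2$, $W''=\emptyset$ and $\sum_e y(e)$ is even, and $\delta=0$ otherwise.

*Proof.*

**Step 1: $q\ge1$.** This step makes sure that the far ends really pay. Since $\mathrm{EG}_k$ fails,
$$k(D-1)\ \ge\ \sum_{i\le k}x_i\ >\ k(k-1),$$
so $D>k$.

**Step 2: a lower bound for the slack.** This step turns the bookkeeping above into one inequality. Let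
$$S=k(k-1)+\sum_{e\notin A}\min(y(e),k)-\sum_{e\in A}y(e)$$
be the right side minus the left side of $\mathrm{EG}_k$ (edges of weight $0$ add nothing). Failure means $S\le-1$. We bound the parts of $S$ from below.

* The edges of $A$ contribute at least $-k(D-1)$, since each has weight at most $x_1\le D-1$.
* Each edge $vw$ with $w\in W''$ has weight at least $k$ and contributes exactly $k$; together $k(q+s-h)$.
* The edges $vw$ with $w\in W'$ contribute $\sum_{w\in W'}y(vw)$.
* Let $N'$ be the number of edges not at $v$. Exactly $s$ of them are in $A$. Another $z'$ have weight $0$; these are different edges, because edges of $A$ have nonzero weight. Each of the remaining $N'-s-z'$ edges contributes at least $1$, since $k\ge1$.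

Now $k(k-1)-k(D-1)=-kq$, so the multiples of $k$ combine to $-kq+k(q+s-h)=ks-kh$. Hence
$$S\ \ge\ (k-1)s-\sum_{w\in W'}\bigl(k-y(vw)\bigr)+N'-z'. \tag{4}$$

**Step 3: deficient neighbours pay.** This step removes the unknown weights $y(vw)$ and the unknown number $N'$. For $w\in W'$ we have $y(vw)\ge imb(vw)\ge D-d(w)$, so $k-y(vw)\le k-D+d(w)=d(w)-q$. Each $w\in W'$ is on $d(w)-1$ edges not at $v$, and in $\sum_{w\in W'}(d(w)-1)$ precisely the $e'$ edges inside $W'$ are counted twice. So $N'=\sum_{w\in W'}(d(w)-1)-e'+N_2$. Substituting both facts in (4), the degrees cancel and each $w\in W'$ leaves $-(d(w)-q)+(d(w)-1)=q-1$: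
$$S\ \ge\ (k-1)s+h(q-1)-e'+N_2-z'. \tag{5}$$
With $S\le-1$ this is the first line of (3) for $\delta=0$.

**Step 4: one more unit from parity.** This step proves the first line when $\delta=1$. Suppose $k\ge2$, $W''=\emptyset$ and $\sum_e y(e)$ is even. If every $e\notin A$ has $y(e)\le k$, then all the minima are $y(e)$, so $S\equiv k(k-1)+\sum_e y(e)\equiv0\pmod2$ and therefore $S\le-2$. Otherwise some $f\notin A$ has $y(f)>k$. This $f$ is not at $v$: an edge at $v$ outside $A$ of weight at least $k$ would put its other end into $W''=\emptyset$. So $f$ was counted as $1$ in the last bullet of Step 2, while it really contributes $k\ge2$, and (5) holds with at least $1$ added to the right side. In both situations the lower bound on $z'$ rises by $1$.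

**Step 5: from $z'$ to $L$.** This step localizes the zero edges. A weight-$0$ edge not at $v$ either meets $W'$ or is disjoint from $\{v\}\cup W'$, and there are $N_2-N_2^+$ of the latter kind. So $z'=L+N_2-N_2^+$, and subtracting $N_2-N_2^+$ from the first line of (3) gives the second. $\blacksquare$

As a check on $T$ with $k=2$: the true slack is $S=2+(1+2+1+2)-6=2$, and the right side of (5) is $0+1\cdot1-0+0-0=1$. The difference is the edge $ap_3$ of weight $2$, which was counted as $1$.

## A concave quadratic that stays at least $1$

Put
$$F(h)=1+(k-1)s+h(q-1)-\binom h2 .$$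
Then (3) reads
$$\begin{aligned} z'&\ \ge\ F(h)+\delta+\Big(\tbinom h2-e'\Big)+N_2,\\ L&\ \ge\ F(h)+\delta+\Big(\tbinom h2-e'\Big)+N_2^+,\end{aligned} \tag{6}$$
and $\binom h2-e'\ge0$ since $G$ is simple. The differences
$$F(h)-F(h-1)=(q-1)-(h-1)=q-h \tag{7}$$
decrease in $h$, so $F$ is concave and its minimum on any interval of integers is attained at an endpoint. On $0\le h\le q+s$ the endpoint values are $F(0)=1+(k-1)s$ and
$$F(q+s)=1+(k-1)s+\tfrac12(q+s)(q-s-1)=1+\tbinom q2+\tfrac12s(2k-3-s). \tag{8}$$
Here we used $h(q-1)-\binom h2=\frac12h(2q-1-h)$, and then $(q+s)(q-s-1)=q^2-q-s^2-s$.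

Now let $q\ge1$. If $k=1$ then $s=0$ and both values are at least $1$. If $k\ge2$ then $s\le k-1$ gives $2k-3-s\ge k-2\ge0$, and again both values are at least $1$. Hence
$$F(h)\ \ge\ 1\qquad\text{for all }0\le h\le q+s . \tag{9}$$

So a failure of any $\mathrm{EG}_k$ forces $z'\ge1$ and even $L\ge1$: there is a weight-$0$ edge, it avoids $v$, and it meets a deficient neighbour of $v$.

## Proofs of Theorems A and B

**Proof of Theorem A.** If $E(G)=\emptyset$ then $M_G$ is empty and graphic. Otherwise take $y=imb$, let $e_1$ be an edge of maximum imbalance, and let $v$ be its endpoint of larger degree $D$. With $u$ the other endpoint, $x_1=D-d(u)\le D-1$, so Lemma 1 applies. The sum is even by (2). If some $\mathrm{EG}_k$ failed, (6) and (9) would give $z'\ge1$, but no edge has imbalance $0$. So all $\mathrm{EG}_k$ hold, and $M_G$ is graphic by Erdős–Gallai. $\blacksquare$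

**Proof of Theorem B, first part.** If $y\equiv0$ the multiset consists of zeros and is graphic. Otherwise order the nonzero weights so that the given edge $e_1$ comes first. The hypothesis $d(v)\ge y(e_1)+1$ says $x_1\le D-1$, so Lemma 1 applies with the given $v$. If some $\mathrm{EG}_k$ failed, (6) and (9) would give $L\ge1$. This means there is a weight-$0$ edge that meets $W'\subseteq N(v)$ and is not at $v$, which the hypothesis excludes. Since the sum is even, Erdős–Gallai finishes the argument.

**Proof of Theorem B, consequence.** Let $y=\max(1,imb)$ and let $z$ be the number of edges of imbalance $0$. Then $\sum y=\sum imb+z\equiv z\pmod2$ by (2), so $z$ must be even if the multiset is graphic. Conversely let $z$ be even, so $\sum y$ is even. If $\max y\le1$, or there are no edges, the multiset consists of an even number of ones, or is empty, and is realized by disjoint edges. If $\max y\ge2$, an edge $e_1$ of maximum weight has $imb(e_1)=y(e_1)$. If $v$ is its endpoint of larger degree, then $y(e_1)=imb(e_1)\le d(v)-1$ as before. No edge has weight $0$, so the condition on such edges holds vacuously,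 and the first part applies. $\blacksquare$

## Five zero-imbalance edges can destroy graphicality

We now call the edges of imbalance $0$ *zero edges*. For the negative half of Theorem C, take $K_4$ with one edge $vv'$ removed, call the other two vertices $a,b$, and attach a pendant vertex $p$ to $v$ and a pendant vertex $p'$ to $v'$. Then $v,v',a,b$ all have degree $3$, and $p,p'$ have degree $1$. The five edges $va,vb,v'a,v'b,ab$ have imbalance $0$, and $vp,v'p'$ have imbalance $2$. So $M_G=\{2,2,0,0,0,0,0\}$, which is not graphic because $\{2,2\}$ is not. Adding $z-5$ disjoint copies of $K_2$ adds exactly $z-5$ zero edges and only zeros to $M_G$. So for every $z\ge5$ there is an example with exactly $z$ zero edges.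

It is instructive to read the example through Lemma 1. Take $k=1$, since $\mathrm{EG}_1$ says $2\le1$ and fails, and take $e_1=vp$. Then $D=3$, $q=2$, $s=0$, $W'=\{a,b\}$, $h=2$, $e'=1$. The only edge disjoint from $\{v,a,b\}$ is $v'p'$, so $N_2=N_2^+=1$. We have $F(2)=2$, and (6) says $z'\ge3$ and $L\ge3$. Both are equalities: the zero edges away from $v$ are $ab,v'a,v'b$. The other two zero edges are at $v$.

This also shows what the positive half needs. The bound (9) alone gives only *one* zero edge. In the example $F(2)=2$ supplies two, the edge $v'p'$ in $N_2$ supplies a third, and the two zero edges at $v$ supply the rest. So we must use $N_2$, the zero edges at $v$, and the parity term $\delta$ as well.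

## A minimal failing index and its consequences

Let $y=imb$, let $z$ be the number of zero edges, and let $x_1\ge\dots\ge x_n\ge1$ be the nonzero imbalances. Suppose that $M_G$ is not graphic. We shall show $z\ge5$, which is the positive half of Theorem C.

We have $n\ge1$, since a multiset of zeros is graphic. The sum is even by (2), so some $\mathrm{EG}_k$ fails. **Let $k$ be minimal such that $\mathrm{EG}_k$ fails.** As in Theorem A, $e_1$ is an edge of maximum imbalance and $v$ its endpoint of larger degree, so Lemma 1 applies, and so do (6)–(9). Because the sum is even, $\delta=1$ as soon as $k\ge2$ and $W''=\emptyset$, that is, as soon as $k\ge2$ and $h=q+s$. Let $z_v$ be the number of zero edges at $v$, so $z=z'+z_v$. The next five facts prepare the case analysis.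

**Fact (a): $x_k\ge k$.** This is where minimality of $k$ first enters; it separates $A$ from edges of small imbalance. For $k=1$ it is clear. Let $k\ge2$ and suppose $x_k\le k-1$. Then $\mathrm{EG}_{k-1}$ holds, and in it $\min(x_k,k-1)=x_k$. Adding $x_k$ to both sides,
$$\sum_{i\le k}x_i\le(k-1)(k-2)+2x_k+\sum_{i>k}\min(x_i,k-1)\le k(k-1)+\sum_{i>k}\min(x_i,k),$$
since $(k-1)(k-2)+2(k-1)=k(k-1)$. This is $\mathrm{EG}_k$, a contradiction.

**Fact (b): $q\ge2$.** This removes the most cramped situation. By Lemma 1, $q\ge1$. Suppose $q=1$. Then $x_1\le D-1=k\le x_k$ by (a), so $x_1=\dots=x_k=k$, and all later $x_i$ are at most $k$. Put $r=\sum_{i>k}x_i$. Failure of $\mathrm{EG}_k$ says $k^2>k(k-1)+r$, that is, $r<k$. The total $k^2+r$ is even, so $r\equiv k\pmod2$ and $r\le k-2$. For $k=1$ this would be negative, which is impossible. For $k\ge2$ the right side of $\mathrm{EG}_{k-1}$ is at most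
$$(k-1)(k-2)+(k-1)+r\le(k-1)(k-2)+(k-1)+(k-2)=k(k-1)-1,$$
while its left side is $(k-1)k$. So $\mathrm{EG}_{k-1}$ fails, against the minimality of $k$.

**Fact (c): $h\ge1$.** By (6) and (9), $L\ge1$, and an edge counted by $L$ meets $W'$.

**Fact (d): every $w\in W'$ has $d(w)\ge q+1\ge3$.** Indeed $k-1\ge imb(vw)\ge D-d(w)$, so $d(w)\ge D-k+1=q+1$.

**Fact (e): outer vertices.** This fact is the source of lower bounds on $N_2$. Call a vertex $t\notin\{v\}\cup W'$ *outer* if $wt$ is a zero edge for some $w\in W'$. In the example of the previous section, $v'$ is outer. An outer $t$ has $d(t)=d(w)\ge q+1$. Moreover $t\notin N(v)$. Otherwise $imb(vt)=|D-d(t)|=|D-d(w)|=imb(vw)<k\le x_k$, so $vt\notin A$, hence $t\in W$, and since $imb(vt)<k$ even $t\in W'$, a contradiction. Therefore *every edge at an outer vertex either goes to $W'$ or is counted in $N_2$*; in particular $t$ has at least $q+1-h$ edges counted in $N_2$. Finally, a zero edge counted by $L$ either lies inside $W'$ or joins $W'$ to an outer vertex, so an outer vertex exists whenever $L>e'$.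

## One deficient neighbour, or $k=1$

**Case $h=1$.** The aim is to show that the single deficient vertex has so many outer neighbours that $N_2$ is large. Here $e'=0$ and $L\ge F(1)=(k-1)s+q\ge q$. Let $W'=\{w\}$. All zero edges counted by $L$ join $w$ to outer vertices, so there are at least $q$ outer vertices adjacent to $w$. Choose $q$ of them. Each has degree at least $q+1$ and only one edge to $W'$, so at least $q$ edges counted in $N_2$. Adding up over the $q$ chosen vertices, at most $\binom q2$ edges (those joining two chosen vertices) are counted twice. So $N_2\ge q^2-\binom q2$ and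
$$z'\ge F(1)+N_2\ge q+q^2-\binom q2=\frac{q(q+3)}2\ge5,$$
using $q\ge2$.

**Case $k=1$, $h\ge2$.** Here the zero edges at $v$ help. Since $k=1$ we have $s=0$ and $h\le q$. The edges $vw$, $w\in W'$, have imbalance less than $1$, so $z_v\ge h$. With $z'\ge F(h)$ we get
$$z\ \ge\ h+F(h)=1+hq-\binom h2 ,$$
which is concave in $h$. If $q\ge3$, its value is $2q\ge6$ at $h=2$ and $1+\binom{q+1}2\ge7$ at $h=q$, so $z\ge6$. If $q=2$ then $h=2$ and $F(2)=2$. By (6), $L\ge2+(1-e')=3-e'$, which exceeds $e'$ because $e'\le1$. So an outer vertex $t$ exists. It has $d(t)\ge3$ and at most two edges to $W'$, so $N_2\ge1$. Therefore $z\ge z_v+F(2)+N_2\ge2+2+1=5$.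

From now on $k\ge2$ and $h\ge2$.

## Two deficient neighbours with $q=2$

The following situation comes up three times, so we treat it once.

**Lemma 2.** In the setting above let $q=2$, $h=2$, and suppose
$$z'\ge3+(1-e')+N_2,\qquad L\ge3+(1-e')+N_2^+ . \tag{10}$$
Then $z'\ge5$.

*Proof.* Let $W'=\{w_1,w_2\}$. An outer vertex has degree at least $3$ and at most two edges to $W'$, so it has at least one edge counted in $N_2$.

**The case $e'=0$.** Then $L\ge4>e'$, so an outer vertex exists, $N_2\ge1$, and $z'\ge3+1+1=5$.

**The case $e'=1$ and $N_2\ne1$.** Here $L\ge3>e'$, so outer vertices exist and $N_2\ge1$. If $N_2\ge2$, then $z'\ge3+2=5$.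

**The case $e'=1$ and $N_2=1$.** We show that this is impossible. The single edge counted in $N_2$ must meet every outer vertex, so there are one or two outer vertices.

Suppose there are two, $t_1$ and $t_2$. The $N_2$-edge is $t_1t_2$. Each $t_i$ has exactly one $N_2$-edge and degree at least $3$, so $d(t_i)=3$ and $t_i$ is adjacent to both $w_1$ and $w_2$. Then each $w_j$ is adjacent to $v$, to the other vertex of $W'$, to $t_1$ and to $t_2$, so $d(w_1),d(w_2)\ge4$. But $t_1$, being outer, has the same degree as some $w_j$, a contradiction.

Suppose there is only one, $t$. The zero edges counted by $L$ are among $w_1w_2,w_1t,w_2t$, so $L\le3$. By (10), $L\ge3+N_2^+$. So $L=3$, $N_2^+=0$, and $w_1w_2,w_1t,w_2t$ are all zero edges. The vertex $t$ is adjacent to $w_1,w_2$ and has exactly one $N_2$-edge, so $d(t)=3=d(w_1)=d(w_2)$. Hence $N(w_1)=\{v,w_2,t\}$ and $N(w_2)=\{v,w_1,t\}$. Let $tu$ be the $N_2$-edge. Since $N_2^+=0$ it is a zero edge, so $d(u)=3$. The other two edges at $u$ are not counted in $N_2$, so each goes to $v$ or to $W'$. They do not go to $W'$, because $u$ is in neither $N(w_1)$ nor $N(w_2)$.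 So both go to $v$, which is impossible in a simple graph. $\blacksquare$

## All of the $k$ heaviest edges at $v$: $s=0$

Here $k\ge2$, $2\le h\le q$, and
$$F(2)=2q-2,\qquad F(q)=1+\binom q2 .$$
The aim is $z'\ge5$.

* If $q\ge4$, concavity gives $z'\ge F(h)\ge\min\{F(2),F(q)\}\ge\min\{6,7\}=6$.
* If $q=3$ and $h=3$, then $h=q+s$, so $W''=\emptyset$ and $\delta=1$. Thus $z'\ge F(3)+1=5$.
* If $q=3$ and $h=2$, then $F(2)=4$ and $L\ge4>e'$, so there is an outer vertex $t$ with $d(t)\ge4$. At most two of its edges go to $W'$, so $N_2\ge2$ and $z'\ge4+2=6$.
* If $q=2$, then $h=2=q+s$, so $\delta=1$. Since $F(2)=2$, the inequalities (6) become (10), and Lemma 2 gives $z'\ge5$.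

## Some of the $k$ heaviest edges away from $v$: $s\ge1$

Here $k\ge s+1\ge2$ and $2\le h\le q+s$.

**Step 1: reduction to a few triples.** This step leaves only finitely many values of $(q,k,s)$. By (7), $F(q+s-1)=F(q+s)+s\ge F(q+s)+1$. If $h=q+s$, then $\delta=1$ and $z'\ge F(q+s)+1$. If $2\le h\le q+s-1$, concavity gives $z'\ge F(h)\ge\min\{F(2),F(q+s-1)\}$. So in all cases
$$z'\ \ge\ \min\{F(2),\,F(q+s)+1\}, \tag{11}$$
where, by (8),
$$F(2)=(k-1)s+2q-2,\qquad F(q+s)+1=2+\binom q2+\tfrac12s(2k-3-s).$$

When is $F(2)\le4$? Since $(k-1)s\ge1$, we need $2q-2\le3$, so $q=2$ and $(k-1)s\le2$. With $k-1\ge s$ this leaves $(k,s)=(2,1)$ or $(3,1)$.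

When is $F(q+s)+1\le4$? Since $s(2k-3-s)\ge0$ and $\binom q2\ge3$ for $q\ge3$, we need $q=2$ and $s(2k-3-s)\le2$. For $s=1$ this says $2k-4\le2$, so $k\le3$. For $s=2$ it says $2(2k-5)\le2$, so $k\le3$, and $k\ge s+1=3$ gives $k=3$. For $s\ge3$ it fails, because $k\ge s+1$ gives $s(2k-3-s)\ge s(s-1)\ge6$.

So (11) gives $z'\ge5$ unless $q=2$ and $(k,s)\in\{(2,1),(3,1),(3,2)\}$.

**Step 2: the small values of $h$.** This step disposes of $h<q+s$ in the exceptional cases. For $q=2$ we have $F(2)=(k-1)s+2$, and (7) gives $F(3)=F(2)-1$ and $F(4)=F(3)-2$.

* $(2,1)$, $h=2$: $F(2)=3$, so (6) implies (10), and Lemma 2 gives $z'\ge5$.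
* $(3,1)$, $h=2$: $F(2)=4$, so (6) implies (10), and again $z'\ge5$.
* $(3,2)$, $h=2$ or $3$: $F(2)=6$ and $F(3)=5$, so $z'\ge5$.

What remains is $(k,s,h)=(3,1,3)$, $(3,2,4)$ and $(2,1,3)$. In each of them $q=2$ and $h=q+s$, so $W''=\emptyset$ and $\delta=1$. In each we assume $z\le4$ and derive a contradiction.

**Step 3: $(k,s,h)=(3,1,3)$.** The aim is to force an outer vertex whose degree is too small. Here $F(3)=3$, so $z'\ge4+(3-e')+N_2$ and $L\ge4$. From $z'\le4$ we get $e'=3$, $N_2=0$ and $L=z'=4$. At most $3$ zero edges lie inside $W'$, so there is an outer vertex $t$. Since $N_2=0$, all its edges go to $W'$. Since $d(t)\ge3=|W'|$, it is adjacent to all of $W'$ and $d(t)=3$. Then every $w\in W'$ is adjacent to $v$, to the two other vertices of $W'$ (as $e'=3$), and to $t$, so $d(w)\ge4$. But $d(t)=d(w)$ for some $w\in W'$, a contradiction.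

**Step 4: $(k,s,h)=(3,2,4)$.** Here we count zero edges inside a clique. We have $F(4)=3$, so $z'\ge4+(6-e')+N_2$ and $L\ge4$. From $z'\le4$ we get $e'=6$, $N_2=0$ and $L=z'=4$, and $W'$ spans a $K_4$. Suppose there is an outer vertex $t$. All its edges go to $W'$, so $d(t)\le4$. But a vertex $w\in W'$ with $wt$ a zero edge is adjacent to $v$, to the three other vertices of $W'$ and to $t$, so $d(t)=d(w)\ge5$, a contradiction. So there is no outer vertex, and all four zero edges counted by $L$ lie inside $W'$. In a clique the zero edges are exactly the pairs of vertices of equal degree. So if the degrees split the four vertices into classes of sizes $n_i$, there are $\sum\binom{n_i}2$ zero edges inside $W'$. For the partitions $4$, $3+1$, $2+2$, $2+1+1$, $1+1+1+1$ this is $6,3,2,1,0$. It is never $4$, a contradiction.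

**Step 5: $(k,s,h)=(2,1,3)$.** The bound on $z'$ is only $3$ here, so we determine the whole sequence. We have $F(3)=2$, so
$$z'\ge3+(3-e')+N_2 .$$
Moreover $D=k+q=4$, so $x_1\le3$, and $x_2\ge2$ by (a). By minimality of $k$, $\mathrm{EG}_1$ holds: $x_1\le n-1$, so $n-2\ge x_1-1$. Put $r=\sum_{i\ge3}\min(x_i,2)$. Then $r\ge n-2$, and failure of $\mathrm{EG}_2$ says $x_1+x_2>2+r$, that is, $r\le x_1+x_2-3$. The total sum is even.

* If $x_1=2$, then $x_2=2$, $r\le1$ and $n-2\ge1$. The sequence is $(2,2,1)$, with odd sum $5$, which is impossible.
* If $x_1=3$ and $x_2=2$, then $r\le2$ and $n-2\ge2$. The sequence is $(3,2,1,1)$, with odd sum $7$, which is impossible.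
* If $x_1=x_2=3$, then $r\le3$ and $n-2\ge2$. The remaining entries are $(1,1)$, $(1,1,1)$, $(2,1)$ or $(3,1)$, giving total sums $8,9,9,10$. So the sequence is $(3,3,1,1)$ or $(3,3,3,1)$.

In particular *at most two edges of $G$ have imbalance $1$*. The three edges $vw$ with $w\in W'$ have imbalance less than $k=2$, so $0$ or $1$. At least one of them is therefore a zero edge, and $z_v\ge1$. From $z\le4$ we get $z'\le3$, hence $z'=3$, $e'=3$ and $z_v=1$. So exactly one of the three edges is a zero edge. Write $W'=\{w_1,w_2,w_3\}$ with $d(w_1)=D=4$ and $|d(w_j)-4|=1$ for $j=2,3$. Then $vw_2$ and $vw_3$ have imbalance $1$. The edge $w_1w_2$ is present because $e'=3$, and its imbalance is $|4-d(w_2)|=1$. That is a third edge of imbalance $1$, a contradiction.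

In every case $z\ge5$. So $M_G$ is graphic whenever at most four edges have imbalance $0$, and with the examples for $z\ge5$ this proves Theorem C. $\blacksquare$
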